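\title{Merris' inequality for permanents: proof, equality cases and a spectral form}

\begin{abstract}
Merris conjectured that every $n\times n$ doubly stochastic matrix $A$ satisfies $n\operatorname{per}A\ge\min_i\sum_j\operatorname{per}A(j|i)$, where $A(j|i)$ is $A$ with row $j$ and column $i$ deleted. We prove this for all $n\ge2$, assuming only that $A$ is non-negative with row sums $1$. When $\operatorname{per}A>0$, equality holds exactly for the matrix $J_n$ with all entries $1/n$ and for the matrices obtained from $\frac12(I+P_n)$, with $P_n$ a full-cycle permutation matrix, by permuting rows and columns. The same argument gives a spectral strengthening for all non-negative matrices. The tool is Alexandrov's lemma on the signature of the form $(x,y)\mapsto\operatorname{per}(x,y,C)$; the equality case needs in addition a combinatorial criterion for this form to be nondegenerate.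
\end{abstract}

\section{The inequality and the results}\label{sec:intro}

The permanent of a real $n\times n$ matrix $A=(a_{ij})$ is
\[
\operatorname{per}A=\sum_{\sigma\in S_n}\prod_{i=1}^n a_{i\sigma(i)},
\]
where $S_n$ is the symmetric group on $\{1,\dots,n\}$. It is linear in each row and in each column, and it does not change when rows or columns are permuted. A matrix is \emph{doubly stochastic} if it is non-negative and all its row sums and column sums equal $1$; $\Omega_n$ is the set of such matrices of order $n$. Let $A(j|i)$ be the matrix obtained from $A$ by deleting row $j$ and column $i$; we call the numbers $\operatorname{per}A(j|i)$ the \emph{minors} of $A$.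

Expansion along column $i$ gives $\operatorname{per}A=\sum_j a_{ji}\operatorname{per}A(j|i)$. For $A\in\Omega_n$ this exhibits $\operatorname{per}A$ as a weighted average of the $n$ minors that belong to column $i$, the weights being the entries of that column. How does it compare with the plain average $\frac1n\sum_j\operatorname{per}A(j|i)$? For the identity matrix the weighted average is $1$ and the plain one is $1/n$. For the matrix $J_n$ with all entries $1/n$ the two coincide. For the matrix in $\Omega_2$ with diagonal entries $t$ they are $t^2+(1-t)^2$ and $\frac12$, and the first is never smaller. One is led to guess that the weighted average is the larger one, at least for some column. This is the conjecture of Merris: for every $A\in\Omega_n$,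
\begin{equation}\label{eq:merris}
n\operatorname{per}A\ \ge\ \min_{1\le i\le n}\ \sum_{j=1}^n\operatorname{per}A(j|i).
\end{equation}
We take the problem from \cite{MF}, where it is stated to be open for $n\ge4$. We prove \eqref{eq:merris} for all $n\ge2$.

A second reading of \eqref{eq:merris} is closer to the proof. Let $a_1,\dots,a_n$ be the columns of $A$, let $(A;i\leftarrow x)$ be $A$ with column $i$ replaced by $x$, let $e_r$ be the $r$th unit vector and $\mathbf 1$ the all-ones vector. Then
\[
\operatorname{per}A(j|i)=\operatorname{per}(A;i\leftarrow e_j),\qquad \sum_j\operatorname{per}A(j|i)=\operatorname{per}(A;i\leftarrow\mathbf 1).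
\]
The row sums of $A$ are $1$ exactly when $\sum_ka_k=\mathbf 1$, that is, when $\frac1n\mathbf 1$ is the mean of the columns. So \eqref{eq:merris} says that some column of $A$ can be replaced by the mean of all columns without increasing the permanent. The column sums play no part in this statement, and they play none in the proof.

\begin{theorem}\label{thm:ineq}
Let $n\ge2$ and let $A$ be a non-negative $n\times n$ matrix with all row sums equal to $1$; in particular, $A$ may be any matrix in $\Omega_n$. Then \eqref{eq:merris} holds.
\end{theorem}

Let $P_n$ be the permutation matrix with entries $1$ in the positions $(1,2),(2,3),\dots,(n,1)$, and put $\Gamma_n=\frac12(I+P_n)$; thus $\Gamma_2=J_2$. Two matrices are \emph{equivalent} if one is obtained from the other by permuting rows and columns. (Any other full-cycle permutation matrix in place of $P_n$ gives a matrix equivalent to $\Gamma_n$, because full cycles are conjugate in $S_n$.)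

\begin{theorem}\label{thm:eq}
Let $A$ be as in Theorem~\ref{thm:ineq} and suppose that $\operatorname{per}A>0$, which is automatic for $A\in\Omega_n$. The following are equivalent:
\begin{enumerate}
\item[(a)] equality holds in \eqref{eq:merris};
\item[(b)] $\operatorname{per}A(j|i)=\operatorname{per}A$ for all $i,j$;
\item[(c)] $A=J_n$ or $A$ is equivalent to $\Gamma_n$.
\end{enumerate}
\end{theorem}

If $\operatorname{per}A=0$, then both sides of \eqref{eq:merris} are $0$, since the right side is non-negative and, by Theorem~\ref{thm:ineq}, at most $0$.

To remove the normalization of the rows, replace column $i$ by each column of $A$ in turn and collect the results in the matrix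
\[
N(A)=\bigl(\operatorname{per}(A;i\leftarrow a_k)\bigr)_{i,k}=\bigl(\operatorname{per}A(j|i)\bigr)_{i,j}\,A ;
\]
the second form comes from expanding along column $i$. With determinants and cofactors in place of permanents and minors this product would be $\det A\cdot I$. Here the diagonal entries are still all equal to $\operatorname{per}A$, but the other entries need not vanish, and the next theorem limits their size. The spectral radius $\rho(M)$ of a square matrix $M$ is the largest modulus of its eigenvalues.

\begin{theorem}\label{thm:spec}
For every non-negative $n\times n$ matrix $A$ with $n\ge2$,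
\[
\rho(N(A))\le n\operatorname{per}A=\operatorname{tr}N(A).
\]
If $A$ is entrywise positive, equality holds if and only if $\operatorname{rank}A=1$.
\end{theorem}

Theorem~\ref{thm:spec} contains Theorem~\ref{thm:ineq}. If $\sum_ka_k=\mathbf 1$, then by linearity
\begin{equation}\label{eq:rowsum}
\sum_kN(A)_{ik}=\operatorname{per}(A;i\leftarrow\mathbf 1)=\sum_j\operatorname{per}A(j|i),
\end{equation}
and the smallest row sum $m$ of a non-negative matrix $M$ is at most $\rho(M)$: from $M\mathbf 1\ge m\mathbf 1$ we get $M^t\mathbf 1\ge m^t\mathbf 1$, and $\rho(M)=\lim_t\|M^t\|^{1/t}$.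

\begin{remark}\label{rem:hyp}
In Theorem~\ref{thm:ineq} the row sums cannot be traded for the column sums: the $2\times2$ matrix with rows $(1,1)$ and $(0,0)$ has permanent $0$, and both sums in \eqref{eq:merris} equal $1$. Applying the theorems to $A^T$ gives the statements for column sums, with rows and columns interchanged in \eqref{eq:merris}. Nor can the minimum in Theorem~\ref{thm:ineq} be replaced by the mean over $i$: if both rows are $(\frac14,\frac34)$, then $2\operatorname{per}A=\frac34$ and the two sums are $\frac32$ and $\frac12$. Finally, the equality statement of Theorem~\ref{thm:spec} needs positivity: by Theorem~\ref{thm:eq}(b) all entries of $N(\Gamma_n)$ equal $\operatorname{per}\Gamma_n$, so $\rho(N(\Gamma_n))=n\operatorname{per}\Gamma_n$, while for $n\ge3$ the first two rows of $\Gamma_n$ are not proportional.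
\end{remark}

Section~\ref{sec:circ} shows the method on circulant matrices of order $3$. Sections~\ref{sec:alex} and~\ref{sec:pair} prove Theorems~\ref{thm:ineq} and~\ref{thm:spec}; Sections~\ref{sec:nondeg} and~\ref{sec:eq} prove Theorem~\ref{thm:eq}.

\section{Circulant matrices of order three}\label{sec:circ}

Whenever $D=\operatorname{per}A>0$ we write
\[
G=(g_{ik})=N(A)/D,\qquad g_{ik}=\operatorname{per}(A;i\leftarrow a_k)/D ,
\]
a non-negative matrix with $g_{ii}=1$. By \eqref{eq:rowsum}, inequality \eqref{eq:merris} says that some row sum of $G$ is at most $n$.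

Let $\alpha,\beta,\gamma\ge0$ have sum $1$ and let
\[
A=\alpha I+\beta P_3+\gamma P_3^2=\begin{pmatrix}\alpha&\beta&\gamma\\ \gamma&\alpha&\beta\\ \beta&\gamma&\alpha\end{pmatrix},\qquad D=\alpha^3+\beta^3+\gamma^3+3\alpha\beta\gamma>0 .
\]
Shifting rows and columns cyclically at the same time leaves $A$ unchanged, so $g_{12}=g_{23}=g_{31}$ and $g_{21}=g_{32}=g_{13}$. Every row sum of $G$ is $1+g_{12}+g_{21}$, and \eqref{eq:merris} becomes $g_{12}+g_{21}\le2$.

Both $g_{12}$ and $g_{21}$ keep the third column fixed, so consider the symmetric bilinear form $Q(x,y)=\operatorname{per}(x,y,a_3)$ on $\mathbb R^3$. We have $Q(a_1,a_1)=Dg_{21}$, $Q(a_2,a_2)=Dg_{12}$ and $Q(a_1,a_2)=D$. For $v=a_1-a_2=(\alpha-\beta,\gamma-\alpha,\beta-\gamma)^T$ this gives $Q(v,v)=D(g_{12}+g_{21}-2)$, and we have to show $Q(v,v)\le0$. The matrix of $Q$ is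
\[
\bigl(Q(e_r,e_s)\bigr)=\begin{pmatrix}0&\alpha&\beta\\ \alpha&0&\gamma\\ \beta&\gamma&0\end{pmatrix},
\]
with trace $0$ and determinant $2\alpha\beta\gamma\ge0$. It has at most one positive eigenvalue: two positive ones would force the third to be negative and the determinant to be negative. Now $Q(\mathbf 1,\mathbf 1)=2$, and
\[
Q(v,\mathbf 1)=(\alpha-\beta)(\alpha+\beta)+(\gamma-\alpha)(\gamma+\alpha)+(\beta-\gamma)(\beta+\gamma)=0 .
\]
If $Q(v,v)$ were positive, $Q$ would be positive definite on the plane spanned by $v$ and $\mathbf 1$, which needs two positive eigenvalues. Hence $Q(v,v)\le0$, and \eqref{eq:merris} holds for these matrices.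

Written out, $-\frac12Q(v,v)=\alpha(\alpha-\beta)(\alpha-\gamma)+\beta(\beta-\alpha)(\beta-\gamma)+\gamma(\gamma-\alpha)(\gamma-\beta)$, so we have proved Schur's cubic inequality. This expression is symmetric in $\alpha,\beta,\gamma$, and for $\alpha\ge\beta\ge\gamma$ it equals the sum of non-negative terms $(\alpha-\beta)^2(\alpha+\beta-\gamma)+\gamma(\alpha-\gamma)(\beta-\gamma)$. It vanishes exactly when $\alpha=\beta=\gamma$, or $\alpha=\beta$ and $\gamma=0$. These are the two extremal matrices of Theorem~\ref{thm:eq}, and they are extremal for different reasons. For $J_3$ the vector $v$ is $0$. For $\Gamma_3$ the vector $v=(0,-\frac12,\frac12)^T$ is nonzero, but the form is degenerate and $Q(v,\cdot)=0$.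

The general proof has to supply three things that were free here. The bound on the number of positive eigenvalues is Alexandrov's lemma (Section~\ref{sec:alex}). Without symmetry $a_i-a_j$ is not orthogonal to $\mathbf 1$, and the columns must be weighted (Section~\ref{sec:pair}). And the equality case requires knowing when the form is degenerate (Section~\ref{sec:nondeg}).

\section{Forms with at most one positive eigenvalue}\label{sec:alex}

The eigenvalues of a symmetric bilinear form $Q$ on $\mathbb R^n$ are those of the matrix $(Q(e_r,e_s))$. The \emph{kernel} of $Q$ is the set of $v$ with $Q(v,\cdot)=0$, and $Q$ is \emph{nondegenerate} if its kernel is $\{0\}$. If $Q$ has at most one positive eigenvalue, it is positive definite on no plane: the eigenvectors with non-positive eigenvalues span a subspace of dimension at least $n-1$, on which $Q(x,x)\le0$, and this subspace meets every plane in a nonzero vector.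

\begin{lemma}\label{lem:orth}
Let $Q$ have at most one positive eigenvalue, and let $Q(z,z)>0$ and $Q(v,z)=0$. Then $Q(v,v)\le0$, and if $Q(v,v)=0$, then $v$ lies in the kernel of $Q$.
\end{lemma}

\begin{proof}
If $Q(v,v)>0$, then $Q(sv+tz,sv+tz)=s^2Q(v,v)+t^2Q(z,z)>0$ for $(s,t)\ne(0,0)$, so $v,z$ span a plane on which $Q$ is positive definite, which is impossible. Thus $-Q$ is positive semidefinite on $z^\perp=\{u:Q(u,z)=0\}$. If $Q(v,v)=0$, the Cauchy--Schwarz inequality $Q(v,u)^2\le Q(v,v)Q(u,u)$ on $z^\perp$ gives $Q(v,u)=0$ for $u\in z^\perp$. Also $Q(v,z)=0$, and $\mathbb R^n=\mathbb Rz\oplus z^\perp$ because $Q(z,z)\ne0$.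
\end{proof}

For a non-negative $n\times(n-2)$ matrix $C$, $n\ge2$, put
\[
Q_C(x,y)=\operatorname{per}(x,y,C),
\]
the permanent of the matrix with columns $x$, $y$ and those of $C$. This is a symmetric bilinear form on $\mathbb R^n$. For $n=2$ the matrix $C$ is empty and $Q_C(x,y)=x_1y_2+x_2y_1$, with eigenvalues $1$ and $-1$.

To argue by induction on $n\ge3$, fix a column $c$ of $C$, let $C'$ consist of the other columns, and put
\[
Q_r(x,y)=\operatorname{per}(x,y,e_r,C')\qquad(1\le r\le n).
\]
Expansion along the column $e_r$ shows that $Q_r$ ignores the $r$th coordinates and is, in the remaining ones, the form $Q_{C'_r}$ of the $(n-1)\times(n-3)$ matrix $C'_r$ obtained from $C'$ by deleting row $r$. By linearity in the column $c$ we have $Q_C=\sum_rc_rQ_r$. The following step passes kernel vectors from $Q_C$ down to the smaller forms; we use it here and again in Section~\ref{sec:nondeg}.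

\begin{lemma}\label{lem:descent}
Suppose that for every $r$ with $c_r>0$ the form $Q_r$ has at most one positive eigenvalue and $Q_r(c,c)>0$. If $v$ lies in the kernel of $Q_C$, then $v$ lies in the kernel of $Q_r$ for every $r$ with $c_r>0$.
\end{lemma}

\begin{proof}
Exchanging two columns, $Q_r(v,c)=\operatorname{per}(v,c,e_r,C')=Q_C(v,e_r)=0$. By Lemma~\ref{lem:orth} with $z=c$ we get $Q_r(v,v)\le0$ whenever $c_r>0$. Since $\sum_rc_rQ_r(v,v)=Q_C(v,v)=0$, all these numbers vanish, and the second part of Lemma~\ref{lem:orth} finishes the proof.
\end{proof}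

The next lemma is standard; see the chapter on the van der Waerden conjecture in \cite{vLW}. We include the proof.

\begin{lemma}[Alexandrov]\label{lem:alex}
For every non-negative $n\times(n-2)$ matrix $C$ the form $Q_C$ has at most one positive eigenvalue. If $C$ is entrywise positive, $Q_C$ is nondegenerate.
\end{lemma}

\begin{proof}
We show by induction on $n$ that for positive $C$ the form is nondegenerate with exactly one positive eigenvalue. The first assertion follows, because a non-negative $C$ is a limit of positive ones and the second largest eigenvalue of $Q_C$ depends continuously on $C$.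

The case $n=2$ was computed above. Let $n\ge3$, let $C$ be positive, and let $v$ be in the kernel of $Q_C$. By induction each $Q_{C'_r}$ is nondegenerate with one positive eigenvalue, so $Q_r$ has these eigenvalues and one more equal to $0$; and $Q_r(c,c)>0$ as the permanent of a positive matrix. By Lemma~\ref{lem:descent}, $v$ is in the kernel of every $Q_r$, so for every $r$ all coordinates $v_s$ with $s\ne r$ vanish. Hence $v=0$.

Thus $Q_C$ is nondegenerate for every positive $C$. Along the segment from $C$ to the all-ones matrix the eigenvalues move continuously and never vanish, so the number of positive ones is constant. At the all-ones matrix, $Q(e_r,e_s)$ is $(n-2)!$ for $r\ne s$ and $0$ for $r=s$, with eigenvalues $(n-1)!$ (once) and $-(n-2)!$.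
\end{proof}

\section{The pair inequality; proofs of Theorems \ref{thm:ineq} and \ref{thm:spec}}\label{sec:pair}

Let $A$ be non-negative with $D=\operatorname{per}A>0$. For $i\ne j$ let $Q_{ij}$ be the form $Q_C$ with $C$ consisting of the columns $a_l$, $l\ne i,j$. For every $x\in\mathbb R^n$,
\begin{equation}\label{eq:Qij}
Q_{ij}(a_i,x)=\operatorname{per}(A;j\leftarrow x),\qquad Q_{ij}(a_j,x)=\operatorname{per}(A;i\leftarrow x).
\end{equation}
Hence for $s,t>0$ and $v=sa_i-ta_j$,
\begin{equation}\label{eq:vv}
Q_{ij}(v,v)=D\bigl(s^2g_{ji}+t^2g_{ij}-2st\bigr)=Dst\Bigl(g_{ij}\frac ts+g_{ji}\frac st-2\Bigr).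
\end{equation}
So each time Lemma~\ref{lem:orth} applies to such a $v$ we obtain $g_{ij}\tau+g_{ji}/\tau\le2$ for the ratio $\tau=t/s$. Knowing this for some $\tau$ gives $g_{ij}g_{ji}\le1$ by the arithmetic--geometric mean inequality, and these product bounds alone are too weak: the $3\times3$ matrix $I+uP_3+u^{-1}P_3^2$ satisfies them, yet all its row sums are $1+u+u^{-1}>3$ when $0<u\ne1$. The inequalities for different pairs can be added up along the rows of $G$ if the ratios have the form $\tau_{ij}=\mu_j/\mu_i$ for one vector $\mu$. Formula \eqref{eq:Qij} shows how to arrange this: use the same vector $z$ in Lemma~\ref{lem:orth} for all pairs, because $Q_{ij}(a_j,z)$ depends on $i$ only.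

\begin{proposition}\label{prop:pair}
Let $A$ be a non-negative $n\times n$ matrix with $D=\operatorname{per}A>0$, let $\lambda\in\mathbb R^n$ be entrywise positive and let $\mu=G\lambda$. Then $\mu$ is entrywise positive and
\begin{equation}\label{eq:sum}
\sum_{i=1}^n\frac{(G\mu)_i}{\mu_i}\le n^2 .
\end{equation}
If equality holds, then $\mu_ia_i-\mu_ja_j$ lies in the kernel of $Q_{ij}$ for all $i\ne j$.
\end{proposition}

\begin{proof}
We have $\mu_i\ge g_{ii}\lambda_i=\lambda_i>0$. Put $z=A\lambda=\sum_k\lambda_ka_k$ and fix $i\ne j$. By \eqref{eq:Qij} and linearity, $Q_{ij}(a_i,z)=\sum_k\lambda_kDg_{jk}=D\mu_j$ and $Q_{ij}(a_j,z)=D\mu_i$. So $v=\mu_ia_i-\mu_ja_j$ satisfies $Q_{ij}(v,z)=D(\mu_i\mu_j-\mu_j\mu_i)=0$. Expanding $Q_{ij}(z,z)$ bilinearly gives non-negative terms, among them $\lambda_i\lambda_jQ_{ij}(a_i,a_j)=\lambda_i\lambda_jD$, so $Q_{ij}(z,z)>0$. Lemmas~\ref{lem:alex} and~\ref{lem:orth} give $Q_{ij}(v,v)\le0$, which by \eqref{eq:vv} is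
\begin{equation}\label{eq:pair}
g_{ij}\frac{\mu_j}{\mu_i}+g_{ji}\frac{\mu_i}{\mu_j}\le2 ,
\end{equation}
and equality in \eqref{eq:pair} puts $v$ in the kernel of $Q_{ij}$. Summing \eqref{eq:pair} over the $\binom n2$ pairs $i<j$ and adding the $n$ diagonal terms $g_{ii}\mu_i/\mu_i=1$, we get
\[
\sum_i\frac{(G\mu)_i}{\mu_i}=n+\sum_i\sum_{j\ne i}g_{ij}\frac{\mu_j}{\mu_i}\le n+n(n-1)=n^2,
\]
with equality only if equality holds in \eqref{eq:pair} for every pair.
\end{proof}

The two inequalities come from two choices of $\lambda$.

\begin{proof}[Proof of Theorem~\ref{thm:ineq}]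
Both sides of \eqref{eq:merris} are continuous in $A$, and $(1-\varepsilon)A+\varepsilon J_n$ is positive with row sums $1$ for $0<\varepsilon<1$. So we may assume $D>0$. Take $\lambda=\mathbf 1$. Then $\mu=G\mathbf 1$ is the vector of row sums of $G$, and by \eqref{eq:rowsum}, the only place where the row sums of $A$ are used, the right side of \eqref{eq:merris} is $Dm$ with $m=\min_i\mu_i$. Since $G$ is non-negative,
\begin{equation}\label{eq:chain}
(G\mu)_i-m\mu_i=\sum_kg_{ik}(\mu_k-m)\ge0\qquad(1\le i\le n).
\end{equation}
With \eqref{eq:sum} this gives $nm\le\sum_i(G\mu)_i/\mu_i\le n^2$, so $m\le n$.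
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:spec}]
The trace of $N(A)$ is $n\operatorname{per}A$ because each diagonal entry is $\operatorname{per}A$. The permanent, the matrix $N(A)$ and the spectral radius are continuous in $A$, so it suffices to prove the inequality for positive $A$. Then $D>0$ and $G$ is positive. By Perron's theorem a positive matrix has an entrywise positive eigenvector whose eigenvalue is the spectral radius: $G\lambda=\rho\lambda$ with $\lambda>0$ and $\rho=\rho(G)>0$. For this $\lambda$ we have $\mu=\rho\lambda$ and $G\mu=\rho\mu$, so \eqref{eq:sum} reads $n\rho\le n^2$. Hence $\rho(N(A))=D\rho\le nD$.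

Let $A$ be positive and $\rho=n$. By Proposition~\ref{prop:pair}, $\mu_ia_i-\mu_ja_j$ is in the kernel of $Q_{ij}$, which is $\{0\}$ by Lemma~\ref{lem:alex}. So all columns are proportional and $\operatorname{rank}A=1$. Conversely, if $A=xy^T$ is positive, then $a_k=(y_k/y_i)a_i$ and $g_{ik}=y_k/y_i$. Thus $G$ has rank one and trace $n$, and its only nonzero eigenvalue is $n$.
\end{proof}

\section{When the form is nondegenerate}\label{sec:nondeg}

Equality in \eqref{eq:merris} will put $a_i-a_j$ in the kernel of $Q_{ij}$. For positive $A$ this forces $a_i=a_j$, but extremal matrices may have zeros, as $\Gamma_3$ showed. We therefore need a nondegeneracy criterion in terms of the zero pattern of $C$.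

\subsection*{Two tools}
Columns are always regarded as indexed, so equal columns count separately. For a set $K$ of columns of a non-negative matrix, let $R(K)$ be the set of rows in which some column of $K$ is nonzero; we say that $K$ \emph{meets} these rows. The \emph{graph} of the matrix is the bipartite graph on its rows and columns whose edges are the nonzero entries; for a square matrix, the nonzero terms of the permanent correspond to its perfect matchings. Hall's theorem then says: \emph{a non-negative square matrix has positive permanent if and only if $|R(K)|\ge|K|$ for every set $K$ of columns.} For $A\in\Omega_n$ the entries in the columns $K$ have sum $|K|$ and lie in the rows $R(K)$, whose entries have sum $|R(K)|$; so Hall's condition holds and $\operatorname{per}A>0$.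

Let $B[T,L]$ be the submatrix of $B$ with rows $T$ and columns $L$; the permanent of the empty matrix is $1$, and a superscript $c$ denotes a complement.

\begin{lemma}\label{lem:laplace}
Let $B$ be a real square matrix and let $K$ be a set of $k$ columns that vanish outside a set $R$ of rows, $|R|\ge k$. Then
\[
\operatorname{per}B=\sum_{U\subseteq R,\ |U|=|R|-k}\operatorname{per}B[R\setminus U,K]\cdot\operatorname{per}B[U\cup R^c,K^c].
\]
In particular:
\begin{enumerate}
\item[(i)] if $|R|=k$, then $\operatorname{per}B=\operatorname{per}B[R,K]\cdot\operatorname{per}B[R^c,K^c]$;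
\item[(ii)] if $|R|=k+1$ and $\kappa_s=\operatorname{per}B[R\setminus s,K]$, then $\operatorname{per}B$ is the permanent of the matrix whose columns are the vectors $\bar b=\bigl(\sum_{s\in R}\kappa_sb_s,\ b|_{R^c}\bigr)$, where $b$ runs over the columns not in $K$.
\end{enumerate}
\end{lemma}

\begin{proof}
In a nonzero term of $\operatorname{per}B$ the columns $K$ are matched to $k$ rows of $R$. Grouping the terms by the set $U$ of rows of $R$ left over gives the formula and (i). In (ii) the sum is $\sum_s\kappa_s\operatorname{per}B[\{s\}\cup R^c,K^c]$, and linearity in the first row merges it into one permanent.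
\end{proof}

\subsection*{The criterion}
A non-negative $n\times(n-2)$ matrix $C$ satisfies \emph{condition} (H) if
\[
|R(K)|\ge|K|+2\quad\text{for every nonempty set $K$ of columns.}
\]
This is Hall's condition with two rows to spare: after any two rows are deleted, every $K$ still meets $|K|$ rows. In particular (H) implies $Q_C(e_r,e_s)>0$ for $r\ne s$. For $n=2$ the condition is vacuous; for $n=3$ it says that the single column $c$ is positive, and the determinant of $Q_c$ is $2c_1c_2c_3$, as in Section~\ref{sec:circ}.

\begin{proposition}\label{prop:nondeg}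
If $C$ satisfies \emph{(H)}, then $Q_C$ is nondegenerate.
\end{proposition}

\begin{remark}
The converse also holds. If $|R(K)|\le k+1$ with $k=|K|\ge1$, choose $R\supseteq R(K)$ with $|R|=k+1\ge2$ and a nonzero $v$ supported on $R$ with $\sum_s\kappa_sv_s=0$. Then $\bar v=0$ in Lemma~\ref{lem:laplace}(ii), so $\operatorname{per}(v,y,C)=0$ for all $y$.
\end{remark}

One would like to repeat the induction of Lemma~\ref{lem:alex}, but $C'_r$ need not satisfy (H). The obstruction is a set of columns with no row to spare beyond the two required. Call a nonempty $K$ \emph{tight} if $|R(K)|=|K|+2$. We shall first reduce to matrices with as few nonzero entries as possible, where tight sets are easy to control. Call $C$ \emph{minimal} if it satisfies (H) but no nonzero entry can be changed to $0$ without violating (H).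

\begin{lemma}\label{lem:tight}
Let $C$ satisfy \emph{(H)}.
\begin{enumerate}
\item[(i)] If $K,L$ are tight and $K\cap L\ne\emptyset$, then $K\cup L$ and $K\cap L$ are tight.
\item[(ii)] If $C$ is minimal, every column of $C$ has exactly three nonzero entries.
\end{enumerate}
\end{lemma}

\begin{proof}
(i) Since $R(K\cup L)=R(K)\cup R(L)$ and $R(K\cap L)\subseteq R(K)\cap R(L)$,
\[
|R(K\cup L)|+|R(K\cap L)|\le|R(K)|+|R(L)|=|K\cup L|+|K\cap L|+4 .
\]
By (H) the two terms on the left are at least $|K\cup L|+2$ and $|K\cap L|+2$, so both bounds are attained.

(ii) Fix a column $c$. For each $r\in R(c)$, changing the entry in row $r$ of $c$ to $0$ violates (H) for some set $K_r$. The change alters $R(K_r)$ only if $c\in K_r$ and $r\notin R(K_r\setminus c)$, and then it removes just the row $r$; so these two conditions hold and $K_r$ is tight. The set $K=\bigcap_{r\in R(c)}K_r$ contains $c$, is tight by (i), and satisfies $R(K\setminus c)\cap R(c)=\emptyset$. If $K\ne\{c\}$, then (H) gives $|R(K)|=|R(K\setminus c)|+|R(c)|\ge(|K|+1)+3$, so $K$ is not tight. Hence $\{c\}=K$ is tight, that is, $|R(c)|=3$.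
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:nondeg}]
We use induction on $n$; for $n=2$ the eigenvalues are $\pm1$. Let $n\ge3$ and let $v$ be in the kernel of $Q_C$.

\emph{Step 1: descent.} Let $c$ be a column of $C$, with $C'$, $C'_r$ and $Q_r$ as in Section~\ref{sec:alex}. We claim that $v$ is in the kernel of $Q_r$ for every $r\in R(c)$. By Lemma~\ref{lem:alex}, $Q_r$ has at most one positive eigenvalue. The number $Q_r(c,c)$ is the permanent of $(c,c,C')$ with row $r$ deleted. A nonempty set of columns of this matrix that comes from $h$ columns of $C$ has at most $h+1$ members and meets at least $(h+2)-1$ rows other than $r$, so $Q_r(c,c)>0$ by Hall's theorem. Lemma~\ref{lem:descent} gives the claim.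

\emph{Step 2: thinning.} Replace $c$ by a non-negative column $c^*$ with $R(c^*)\subseteq R(c)$. The new form is $\sum_rc^*_rQ_r$, and by Step 1 its kernel contains $v$. So we may change nonzero entries to $0$ one at a time, as long as (H) persists, and $v$ stays in the kernel. We may therefore assume that $C$ is minimal.

\emph{Step 3: choice of a row.} By Lemma~\ref{lem:tight}(ii), $C$ has $3(n-2)<3n$ nonzero entries, so some row $r$ contains at most two. It contains at least one, since (H) for the set of all columns says that they meet all $n$ rows. Let $c$ be a column that meets row $r$, and let $d$ be the other such column if there is one. By Step 1, $v$ is in the kernel of $Q_r$.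

\emph{Case A: $C'_r$ satisfies} (H). By induction $Q_{C'_r}$ is nondegenerate, so $v=v_re_r$. For $s\ne r$ we have $0=Q_C(v,e_s)=v_rQ_C(e_r,e_s)$ with $Q_C(e_r,e_s)>0$. So $v=0$.

\emph{Case B: $C'_r$ violates} (H). Some nonempty set $K$ of columns of $C'$ has $|R(K)\setminus r|\le|K|+1$. By (H) for $C$, such a $K$ is tight and meets row $r$; as $c\notin K$, the column $d$ exists and $d\in K$. This is the gain from Steps 2 and 3: the tight sets in $C'$ that contain $d$ pairwise intersect, so by Lemma~\ref{lem:tight}(i) their union is tight. Let $K$ now be this union, and put $k=|K|$, $R=R(K)$, $M=C'\setminus K$. Then $1\le k\le n-3$, $|R|=k+2$ and $r\in R$. We apply the induction hypothesis twice, first outside $R$ and then inside $R$.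

\emph{Outside $R$.} After row $r$ is deleted, the columns $K$ vanish outside the $k+1$ rows $R\setminus r$. Lemma~\ref{lem:laplace}(ii) gives
\[
Q_r(x,y)=Q_{\bar M}(\bar x,\bar y),\qquad \bar x=\Bigl(\sum_{s\in R\setminus r}\kappa_sx_s,\ x|_{R^c}\Bigr),\qquad \kappa_s=\operatorname{per}C[R\setminus\{r,s\},K],
\]
where $\bar M$ has the columns $\bar b$, $b\in M$; it has $n-1-k$ rows and $n-3-k$ columns. Each $\kappa_s$ is positive by Hall's theorem, because every nonempty $L\subseteq K$ meets at least $|L|+2$ rows of $R$.

The matrix $\bar M$ satisfies (H). Let $L\subseteq M$ be nonempty, and let $\bar L$ be the corresponding columns of $\bar M$. Since $c,d\notin M$, we have $r\notin R(L)$. If $R(L)\cap R=\emptyset$, then $\bar L$ meets $|R(L)|\ge|L|+2$ rows. Otherwise $L$ meets a row of $R\setminus r$, so $\bar L$ meets the first row, and in total $1+|R(L)\setminus R|=1+|R(L\cup K)|-(k+2)$ rows. The set $L\cup K\subseteq C'$ contains $d$ and is larger than $K$, so it is not tight: $|R(L\cup K)|\ge|L|+k+3$. Again $\bar L$ meets at least $|L|+2$ rows.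

The map $y\mapsto\bar y$ is onto $\mathbb R^{n-1-k}$ because the $\kappa_s$ are nonzero. So $\bar v$ is in the kernel of $Q_{\bar M}$, and $2\le n-1-k<n$. By induction $\bar v=0$; in particular $v$ vanishes outside $R$.

\emph{Inside $R$.} For $y$ vanishing outside $R$, the $k+2$ columns $v,y,K$ vanish outside the $k+2$ rows $R$. By Lemma~\ref{lem:laplace}(i),
\[
0=Q_C(v,y)=Q_{C[R,K]}(v|_R,y|_R)\cdot\operatorname{per}C[R^c,K^c].
\]
The last factor is positive by Hall's theorem: for $L\subseteq K^c$, condition (H) gives $|R(L)\setminus R|=|R(L\cup K)|-(k+2)\ge|L|$. So $v|_R$ is in the kernel of the form of $C[R,K]$, a $(k+2)\times k$ matrix that satisfies (H), with $k+2\le n-1$. By induction $v|_R=0$, and so $v=0$.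
\end{proof}

\section{The equality case: proof of Theorem \ref{thm:eq}}\label{sec:eq}

Throughout, $D=\operatorname{per}A>0$.

\subsection*{(a) and (b) are equivalent}
If (b) holds, every sum $\sum_j\operatorname{per}A(j|i)$ equals $nD$, which is (a). Conversely, let (a) hold. In the notation of the proof of Theorem~\ref{thm:ineq}, $m=n$, so equality holds in \eqref{eq:sum} and in \eqref{eq:chain} for every $i$. The sum in \eqref{eq:chain} has non-negative terms, one of which is $g_{ii}(\mu_i-m)=\mu_i-m$; hence $\mu_i=n$ for all $i$. By Proposition~\ref{prop:pair}, $a_i-a_j$ is in the kernel of $Q_{ij}$. Now \eqref{eq:Qij} gives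
\begin{equation}\label{eq:diff}
Q_{ij}(a_i-a_j,e_r)=\operatorname{per}A(r|j)-\operatorname{per}A(r|i),
\end{equation}
so $\operatorname{per}A(r|i)=d_r$ does not depend on $i$. Expansion along row $r$ gives $D=d_r\sum_ia_{ri}=d_r$, which is (b).

\subsection*{(c) implies (b)}
Condition (b) is preserved under equivalence. Every minor of $J_n$ equals $(n-1)!/n^{n-1}=n!/n^n=\operatorname{per}J_n$. The graph of $\Gamma_n$ is a cycle of length $2n$ on which rows and columns alternate. It has two perfect matchings, so $\operatorname{per}\Gamma_n=2\cdot2^{-n}$. A row vertex and a column vertex are at odd distance in both directions around the cycle, so deleting them leaves two paths, possibly empty, each with an even number of vertices. Such a path has exactly one perfect matching, so the minor is $2^{-(n-1)}=\operatorname{per}\Gamma_n$.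

\subsection*{(b) implies (c)}
If (b) holds, expansion along column $k$ gives $D=D\sum_ra_{rk}$, so the column sums are $1$ and $A\in\Omega_n$. It remains to prove the following.

\begin{proposition}\label{prop:class}
Let $n\ge2$, let $A\in\Omega_n$, and let all minors of $A$ equal $D=\operatorname{per}A$. Then $A=J_n$ or $A$ is equivalent to $\Gamma_n$.
\end{proposition}

By \eqref{eq:diff}, $a_i-a_j$ is in the kernel of $Q_{ij}$, and Proposition~\ref{prop:nondeg} finishes the proof when (H) is available. When it is not, some $k$ columns meet only $k+1$ rows, and $A$ splits into two smaller doubly stochastic matrices with the same property, joined through a block $Y$. The smallest instance is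
\[
A=\left(\begin{array}{c|cc}\frac12&\theta&\frac12-\theta\\[2pt] \frac12&\frac12-\theta&\theta\\[2pt] \hline 0&\frac12&\frac12\end{array}\right),\qquad 0\le\theta\le\tfrac12,
\]
in which both smaller matrices are $J_2$. Here $\operatorname{per}A=\frac14$ and eight of the nine minors are $\frac14$ for every $\theta$. The ninth, $\operatorname{per}A(3|1)=\theta^2+(\frac12-\theta)^2$, equals $\frac14$ only for $\theta\in\{0,\frac12\}$. In general, too, the minors at the positions of the zero block decide how the pieces are joined.

\begin{proof}[Proof of Proposition~\ref{prop:class}]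
We use induction on $n$. Recall that $D>0$. First,
\begin{equation}\label{eq:plusone}
|R(K)|\ge|K|+1\qquad\text{whenever }1\le|K|\le n-1 .
\end{equation}
Otherwise delete a row of $R(K)$, which is nonempty, and a column outside $K$; then $K$ meets fewer than $|K|$ of the remaining rows, and the minor is $0$.

\emph{Case 1: $|R(K)|\ge|K|+2$ whenever $1\le|K|\le n-2$.} (This holds vacuously for $n=2$.) For $i\ne j$ the matrix of the columns other than $a_i,a_j$ satisfies (H), so $Q_{ij}$ is nondegenerate by Proposition~\ref{prop:nondeg}, and $a_i=a_j$ by \eqref{eq:diff}. All columns are equal and the row sums are $1$, so $A=J_n$.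

\emph{Case 2: some $K$ with $1\le k=|K|\le n-2$ has $|R(K)|=k+1$.} Put $R=R(K)$ and order rows as $R,R^c$ and columns as $K,K^c$:
\[
A=\begin{pmatrix}X&Y\\0&W\end{pmatrix},\qquad X:(k+1)\times k,\quad Y:(k+1)\times(n-k),\quad W:(n-k-1)\times(n-k).
\]
We use the indices $s,s'\in R$, $q\in R^c$, $i\in K$ and $l,l'\in K^c$. The entries in the rows $R$ have sum $k+1$ and those of $X$ have sum $k$, so the entries of $Y$ have sum $1$. Let $y_s=\sum_lY_{sl}$ and $y'_l=\sum_sY_{sl}$, and collapse $Y$ to one column and to one row:
\[
\tilde X=(X\mid y),\qquad \tilde W=\begin{pmatrix}y'^T\\W\end{pmatrix}.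
\]
These matrices are doubly stochastic, of orders $k+1$ and $n-k$, both between $2$ and $n-1$. We compute the four kinds of minors of $A$ with Lemma~\ref{lem:laplace}.

\emph{Minors $A(s|l)$.} Let $x_s=\operatorname{per}A[R\setminus s,K]$ and $w_l=\operatorname{per}A[R^c,K^c\setminus l]$; these are the minors of $\tilde X$ at its last column and of $\tilde W$ at its first row. The columns $K$ vanish outside the $k$ rows $R\setminus s$, so $D=x_sw_l$ for all $s,l$. Hence $x_s=x$ and $w_l=w$ are constant, $xw=D$, and $\operatorname{per}\tilde X=\sum_sy_sx_s=x$, $\operatorname{per}\tilde W=\sum_ly'_lw_l=w$.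

\emph{Minors $A(s|i)$.} The $k-1$ columns $K\setminus i$ vanish outside the $k$ rows $R\setminus s$, so one row $s'$ is left over. Since $\operatorname{per}A[\{s'\}\cup R^c,K^c]=\sum_lY_{s'l}w_l=wy_{s'}$,
\[
D=w\sum_{s'\ne s}\operatorname{per}A[R\setminus\{s,s'\},K\setminus i]\;y_{s'}=w\operatorname{per}\tilde X(s|i),
\]
the sum being the expansion of $\tilde X(s|i)$ along its last column.

\emph{Minors $A(q|l)$.} The columns $K$ vanish outside the $k+1$ rows $R$. In Lemma~\ref{lem:laplace}(ii) all $\kappa_s$ equal $x$, so the merged row is $x$ times $y'^T$ with the entry $l$ removed, and $D=x\operatorname{per}\tilde W(q|l)$.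

Thus all minors of $\tilde X$ equal $x=\operatorname{per}\tilde X$, and all minors of $\tilde W$ equal $w=\operatorname{per}\tilde W$. By induction, each of $\tilde X,\tilde W$ is some $J_p$ or is equivalent to some $\Gamma_p$.

\emph{Minors $A(q|i)$.} Fix $i$ and $q$, and for $s\ne s'$, $l\ne l'$ put
\[
x_{ss'}=\operatorname{per}A[R\setminus\{s,s'\},K\setminus i],\qquad w_{ll'}=\operatorname{per}A[R^c\setminus q,K^c\setminus\{l,l'\}].
\]
The $k-1$ columns $K\setminus i$ vanish outside the $k+1$ rows $R$, so two rows $s,s'$ are left over, and expansion along these two rows gives $\operatorname{per}A[\{s,s'\}\cup(R^c\setminus q),K^c]=\sum_{l\ne l'}Y_{sl}Y_{s'l'}w_{ll'}$. Passing from unordered to ordered pairs $s,s'$,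
\begin{equation}\label{eq:four}
D=\frac12\sum_{s\ne s'}\ \sum_{l\ne l'}x_{ss'}\,Y_{sl}Y_{s'l'}\,w_{ll'} ,
\end{equation}
where both sums run over ordered pairs. Expanding $\tilde X(s|i)$ along its last column and $\tilde W(q|l)$ along its first row, we also have
\begin{equation}\label{eq:five}
\sum_{s'\ne s}x_{ss'}y_{s'}=x\quad(s\in R),\qquad\sum_{l'\ne l}w_{ll'}y'_{l'}=w\quad(l\in K^c).
\end{equation}

\emph{Neither piece is $J_p$ with $p\ge3$.} Suppose $\tilde X=J_p$, $p\ge3$. Then $x_{ss'}=\xi$ is constant and $y_s=1/p$, so \eqref{eq:five} gives $\xi(p-1)/p=x$. In \eqref{eq:four} we have $\sum_{s\ne s'}Y_{sl}Y_{s'l'}\le y'_ly'_{l'}$. With \eqref{eq:five} and $\sum_ly'_l=1$,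
\[
D\le\frac\xi2\sum_ly'_l\sum_{l'\ne l}w_{ll'}y'_{l'}=\frac{\xi w}2=\frac p{2(p-1)}\,xw\le\frac34D,
\]
a contradiction. If $\tilde W=J_p$, $p\ge3$, then $w_{ll'}=\omega$ is constant with $\omega(p-1)/p=w$, and $\sum_{l\ne l'}Y_{sl}Y_{s'l'}\le y_sy_{s'}$ gives $D\le\frac\omega2\sum_sy_s\sum_{s'\ne s}x_{ss'}y_{s'}=\frac12\omega x\le\frac34D$, again a contradiction.

\emph{Joining the pieces.} Since $J_2=\Gamma_2$, each of $\tilde X,\tilde W$ is equivalent to some $\Gamma_p$ with $p\ge2$, and so has exactly two nonzero entries, both $\frac12$, in each row and column. Hence all nonzero entries of $X$ and $W$ are $\frac12$, the vector $y$ has exactly two nonzero entries $y_{s_1}=y_{s_2}=\frac12$, and $y'$ has exactly two, $y'_{l_1}=y'_{l_2}=\frac12$. So $Y$ vanishes outside $\{s_1,s_2\}\times\{l_1,l_2\}$, where its row and column sums are $\frac12$ and it has the form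
\[
\begin{pmatrix}\theta&\frac12-\theta\\[2pt] \frac12-\theta&\theta\end{pmatrix}.
\]
Taking $s=s_1$ and $l=l_1$ in \eqref{eq:five} gives $x_{s_1s_2}=2x$ and $w_{l_1l_2}=2w$. Four terms remain in \eqref{eq:four}:
\[
D=\tfrac12(2x)(2w)\bigl[2\theta^2+2(\tfrac12-\theta)^2\bigr]=4D\bigl[\theta^2+(\tfrac12-\theta)^2\bigr].
\]
This simplifies to $2\theta^2=\theta$, so $\theta\in\{0,\frac12\}$.

Every nonzero entry of $A$ is therefore $\frac12$, and every vertex of the graph of $A$ has degree $2$. The graph is a disjoint union of cycles, each with equally many rows and columns. If there were more than one cycle, the columns on one of them would form a set $K'$ with $|R(K')|=|K'|\le n-1$, contrary to \eqref{eq:plusone}. So the graph is a single cycle of length $2n$. Numbering its vertices in order as column $1$, row $1$, column $2$, row $2$, and so on, row $i$ has its entries $\frac12$ in columns $i$ and $i+1$ modulo $n$. Thus $A$ is equivalent to $\Gamma_n$.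
\end{proof}

This completes the proof of Theorem~\ref{thm:eq}.

\begin{thebibliography}{9}

\bibitem{MF}
\emph{The Inequalities of Merris and Foregger for Permanents},
\texttt{https://mdpi.com/2073-8994/13/10/1782}.

\bibitem{vLW}
van Lint and Wilson, \emph{A Course in Combinatorics}, chapter on the van der Waerden conjecture.

\end{thebibliography}
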